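\title{A Bezout monoid that is not the divisibility monoid of any ring}

\begin{abstract}
The principal ideals of a Bezout ring form a monoid and a distributive lattice, and Bezout monoids are defined by axioms that hold in every such monoid of ideals. We show that the axioms do not characterize these monoids: there is a reduced Bezout monoid of cardinality $\aleph_3$ that is not the monoid of principal ideals of any commutative ring. The obstruction is an identity among quotients along a chain of four divisors, and Kuratowski's free set theorem makes it effective. In contrast, every countable Bezout monoid is the monoid of principal ideals of a factor ring of a Bezout domain. Hence the class of divisibility monoids of Bezout rings is not first-order axiomatizable.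
\end{abstract}

\section{The question and the results}

Rings are commutative and associative with $1$; the zero ring is allowed. The \emph{divisibility monoid} $D(R)$ of a ring $R$ is the set of principal ideals $aR$ with product $aR\cdot bR=abR$, ordered by reverse inclusion. It records which elements divide which and forgets addition. A \emph{Bezout ring} is a ring whose finitely generated ideals are principal. The following axioms collect properties that $D(R)$ has when $R$ is a Bezout ring (Proposition~\ref{prop:DR}).

\begin{definition}\label{def:bezout}
Let $S$ be a commutative monoid with a zero $0$, so that $0s=0$ for all $s\in S$. Write $a\le b$ if $bS\subseteq aS$, that is, if $a$ divides $b$; this is the \emph{natural order}. We call $S$ a \emph{Bezout monoid} if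
\begin{enumerate}
\item[(i)] the natural order makes $S$ a distributive lattice;
\item[(ii)] multiplication distributes over meets and over joins;
\item[(iii)] whenever $d=x\wedge y$ and $dx_1=x$, there is $y_1\in S$ with $dy_1=y$ and $x_1\wedge y_1=1$.
\end{enumerate}
\end{definition}

The least element is $1$ and the greatest is $0$. Reverse inclusion is the natural order of $D(R)$, because $b\in aR$ holds if and only if $bR=aR\cdot cR$ for some $c$. So an isomorphism of monoids between $D(R)$ and $S$ is automatically an isomorphism of ordered monoids with zero.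

Axiom (iii) says that after a greatest common divisor is removed the cofactors can be taken coprime, even when zero divisors make cofactors non-unique. It cannot be dropped. The chain $1<a<0$ with $a^2=a$ satisfies (i) and (ii), and it violates (iii) for $x=x_1=a$, $y=0$, since $ay_1=0$ forces $y_1=0$. It is not of the form $D(R)$: from $aR=a^2R$ we get $a(1-ar)=0$ for some $r$, so $1-ar=0$ and $aR=R$.

In \cite{source} one reads: ``The question whether Bezout monoids describe divisibility in Bezout rings (rings whose finitely generated ideals are principal) is still open.'' The question is not made more precise there. We take it in the following sense, which is our interpretation.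

\medskip
\noindent\textbf{Question.} \emph{Is every Bezout monoid isomorphic, as an ordered monoid with zero, to $D(R)$ for some Bezout ring $R$?}
\medskip

One would guess that it is. For domains the corresponding statement is the Krull--Jaffard--Kaplansky--Ohm theorem, recalled in Section~\ref{sec:countable}: the positive cone of any lattice-ordered abelian group, with a zero adjoined, is $D(B)$ for a Bezout domain $B$, whatever its cardinality. The guess is correct for countable monoids and wrong in general.

\begin{theorem}\label{thm:A}
There is a Bezout monoid $S$ that is not isomorphic, as an ordered monoid with zero, to $D(R)$ for any commutative ring $R$, Bezout or not.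
\end{theorem}

\begin{theorem}\label{thm:Aplus}
The monoid $S$ in Theorem~\ref{thm:A} can be chosen reduced ($s^2=0$ implies $s=0$), of cardinality $\aleph_3$, and contained in $D(R_0)$ for a Bezout ring $R_0$, with the restricted operations $\cdot,\wedge,\vee$. Moreover, this $S$ is not a homomorphic image, for $\cdot,\wedge,1,0$, of $D(R)$ for any Bezout ring $R$.
\end{theorem}

\begin{theorem}\label{thm:B}
Every countable Bezout monoid is isomorphic to $D(R)$ for some factor ring $R$ of a Bezout domain.
\end{theorem}

\begin{corollary}\label{cor:fo}
The class of Bezout monoids that are divisibility monoids of Bezout rings is not closed under elementary equivalence, so it is not first-order axiomatizable.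
\end{corollary}

All proofs are in ZFC. We do not settle what happens in cardinalities $\aleph_1$ and $\aleph_2$.

By Theorem~\ref{thm:B} no countable monoid can serve in Theorem~\ref{thm:A}, so its proof has a finite part and a set-theoretic part. Section~\ref{sec:identity} isolates a constraint that addition imposes on four elements $A_1\mid A_2\mid A_3\mid A_4$ of a ring. Section~\ref{sec:cube} builds a family of Bezout monoids, indexed by the subsets of $\{1,2,3,4\}$, that violates the constraint for every ring that respects the indexing. Section~\ref{sec:free} spreads this family over $\aleph_3$ indices, so that every ring respects the indexing somewhere. Sections~\ref{sec:images} and~\ref{sec:countable} prove the remaining results.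

\section{Bezout algebras, chains and valuations}\label{sec:prelim}

\begin{proposition}\label{prop:DR}
If $R$ is a Bezout ring, then $D(R)$ is a Bezout monoid, with $aR\wedge bR=aR+bR$ and $aR\vee bR=aR\cap bR$.
\end{proposition}

\begin{proof}
Let $dR=aR+bR$, $a=da_1$, $b=db_1$, $d=\xi a+\eta b$. Then $dR$ is the meet of $aR$ and $bR$, and $e=1-\xi a_1-\eta b_1$ satisfies $de=0$, so $x=\xi a_1x+\eta b_1x$ for all $x\in dR$.

If $x\in aR\cap bR$, then $a_1x\in a_1bR=da_1b_1R$ and $b_1x\in b_1aR=da_1b_1R$, so $x\in da_1b_1R$. As $da_1b_1=ab_1=ba_1$, we get $aR\cap bR=da_1b_1R$, and this ideal is the join. The same formula for $ca,cb$, with generator $cd$ and the same $a_1,b_1$, gives $caR\cap cbR=c(aR\cap bR)$; and $caR+cbR=c(aR+bR)$. This is (ii). If $x\in cR\cap dR$, then $a_1x\in cR\cap aR$ and $b_1x\in cR\cap bR$, so $cR\cap(aR+bR)=(cR\cap aR)+(cR\cap bR)$, which is distributivity. For (iii), let $dR\cdot a_1R=aR$ be given; changing the generator of $aR$ we may assume $a=da_1$. Let $y_1R=b_1R+eR$. Then $dy_1R=bR$, and $a_1R+y_1R$ contains $\xi a_1+\eta b_1+e=1$.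
\end{proof}

A \emph{Bezout algebra} is a Bezout monoid together with its lattice operations, that is, a structure $(S,\cdot,1,0,\wedge,\vee)$. In it, $a\mid b$ if and only if $a\wedge b=a$. A \emph{substructure} is a subset containing $1,0$ and closed under $\cdot,\wedge,\vee$. A substructure of a Bezout algebra need not be a Bezout algebra for the restricted operations, since it may lack quotients: among the ideals $p^n\mathbb Z$ $(n\neq1)$ and $0$ of $\mathbb Z$, the ideal $p^2\mathbb Z$ does not divide $p^3\mathbb Z$.

\begin{lemma}\label{lem:union}
\emph{(a)} A product of Bezout algebras is a Bezout algebra. \emph{(b)} Let $(U_\alpha)$ be a nonempty directed family of substructures of a Bezout algebra, each of them a Bezout algebra for the restricted operations. Then so is $U=\bigcup_\alpha U_\alpha$.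
\end{lemma}

\begin{proof}
(a) Divisibility, the identities in (i) and (ii), and the choice of $y_1$ in (iii) are coordinatewise. (b) Let $a,b\in U$. If $b=ac$ with $c\in U$, then $a,b,c$ lie in some $U_\alpha$, so $a\wedge b=a$. If $a\wedge b=a$ and $a,b\in U_\alpha$, then $a\mid b$ in $U_\alpha$. So the natural order of $U$ is the order of the lattice $(U,\wedge,\vee)$. The identities in (i) and (ii) are inherited, and the elements $x,y,x_1$ in (iii) lie in one $U_\alpha$, which contains a suitable $y_1$.
\end{proof}

\subsection*{Chains}
Let $\Gamma$ be a totally ordered abelian group and $V=\Gamma^{\ge0}\cup\{\infty\}$. \emph{In such a chain, and in products of chains, we write the monoid operation additively}: the identity is $0$ and the zero is $\infty$. The natural order is the given total order with $\infty$ on top, and (i), (ii) hold because the order is total and addition is monotone. For (iii) let $d=\min(x,y)$ and $d+x_1=x$. If $d=y$, take $y_1=0$. Otherwise $d=x<y$, so $x$ is finite, $x_1=0$, and any $y_1$ with $x+y_1=y$ works. Thus $V$ is a Bezout algebra. An order-preserving monoid homomorphism between chains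 preserves $\min$ and $\max$, so it is a homomorphism of Bezout algebras as soon as it fixes $\infty$.

We need two chains,
\[
V_1=\mathbb N\cup\{\infty\},\qquad V_2=(\mathbb Z\times_{\mathrm{lex}}\mathbb Z)^{\ge0}\cup\{\infty\},
\]
where $\mathbb N=\{0,1,2,\dots\}$ and the first coordinate dominates, and two homomorphisms $\varphi,\psi\colon V_2\to V_1$ fixing $\infty$:
\[
\varphi(0,m)=m,\qquad \varphi(b,m)=\infty\ \ (b\ge1),\qquad \psi(b,m)=b .
\]

\begin{example}\label{ex:rings}
Let $k$ be a field. The order of vanishing gives $D(k[[t]])\cong V_1$ and $D(k((t))[[y]])\cong V_1$. For $0\ne f\in k((t))((y))$ let $\nu(f)=(b,m)$, where $b$ is the order of $f$ in $y$ and $m$ is the order in $t$ of the coefficient of $y^b$. The ring $\mathcal O=k[[t]]+y\,k((t))[[y]]$ consists of $0$ and the $f$ with $\nu(f)\ge0$, and $f\mid g$ in $\mathcal O$ if and only if $\nu(f)\le\nu(g)$. So $D(\mathcal O)\cong V_2$. All three rings are Bezout, since of any two elements one divides the other. The map $\mathcal O\to k[[t]]$, $y\mapsto0$, induces $\varphi$, and the inclusion $\mathcal O\subseteq k((t))[[y]]$ induces $\psi$.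
\end{example}

\subsection*{Valuations}
Let $Q$ be a product of chains, with identity $\underline 0$ and zero $\underline\infty$, the constant families. A \emph{valuation} of a ring $R$ in $Q$ is a map $c\colon R\to Q$ with
\[
c(ab)=c(a)+c(b),\quad c(1)=\underline0,\quad c(0)=\underline\infty,\quad c(a+b)\ge c(a)\wedge c(b).
\]
From $2c(-1)=\underline0$ we get $c(-a)=c(a)$. Composing $c$ with the projection onto some of the factors gives again a valuation. If $\nu$ is a valuation in a single chain, then
\begin{equation}\label{eq:strict}
\nu(a)<\nu(b)\quad\text{implies}\quad \nu(a\pm b)=\nu(a),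
\end{equation}
because $\nu(a)\ge\min(\nu(a\pm b),\nu(b))$ forces $\nu(a\pm b)\le\nu(a)$. The next lemma is the only way in which addition in $R$ will be seen from $D(R)$.

\begin{lemma}\label{lem:val}
Let $S'$ be a substructure of a product of chains $Q$ that is a Bezout algebra, let $R$ be any ring with $D(R)\cong S'$, and let $c(a)\in S'$ be the image of $aR$. Then $c$ is a valuation of $R$ in $Q$ with image $S'$, and $c(a)$ divides $c(b)$ in $S'$ if and only if $b\in aR$.
\end{lemma}

\begin{proof}
Only the inequality needs proof. Choose $d\in R$ with $c(d)=c(a)\wedge c(b)$. Then $d$ divides $a$ and $b$, hence $a+b$, so $c(a+b)\ge c(d)$.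
\end{proof}

\section{Quotients along a chain of four divisors}\label{sec:identity}

Let $A_1\mid A_2\mid A_3\mid A_4$ in a ring $R$, and choose quotients $T_{pq}$ with $A_q=A_pT_{pq}$ for $p<q$. For $p<q<r$ define the \emph{defect}
\[
\Delta_{pqr}=T_{pq}T_{qr}-T_{pr}.
\]
Then $A_p\Delta_{pqr}=A_r-A_r=0$. In a domain with $A_3\ne0$, the elements $A_1,A_2,A_3$ can be canceled, so the quotients are unique and all defects vanish. With zero divisors the quotients are not unique and the defects need not vanish. One defect alone satisfies no further relation that we use, but the four defects are linked: for arbitrary elements $T_{pq}$ of a ring,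
\begin{equation}\label{eq:identity}
T_{34}\Delta_{123}-T_{12}\Delta_{234}-\Delta_{124}+\Delta_{134}=0,
\end{equation}
since the four terms are $T_{12}T_{23}T_{34}-T_{13}T_{34}$, $\;-T_{12}T_{23}T_{34}+T_{12}T_{24}$, $\;-T_{12}T_{24}+T_{14}$ and $T_{13}T_{34}-T_{14}$. In a vanishing sum the least value is attained at least twice, which gives the constraint.

\begin{lemma}\label{lem:tight}
Let $\nu\colon R\to V_1$ be a valuation with $\nu(T_{pq})=q-p$ for $1\le p<q\le4$. Then $\nu(\Delta_{pqr})\ge r-p$ for all $p<q<r$. Call the triple $\{p,q,r\}$ \emph{tight} at $\nu$ if equality holds. The number of tight triples is not equal to $1$.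
\end{lemma}

\begin{proof}
Both $T_{pq}T_{qr}$ and $T_{pr}$ have value $r-p$, which gives the inequality. The terms of \eqref{eq:identity} have values $1+\nu(\Delta_{123})$, $1+\nu(\Delta_{234})$, $\nu(\Delta_{124})$, $\nu(\Delta_{134})$. Each is at least $3$, with equality exactly when the triple is tight. If only one triple were tight, an element of value $3$ would be a sum of three elements of value greater than $3$.
\end{proof}

To use the lemma we must control tightness through divisibility alone. Two configurations in the ring $\mathcal O$ of Example~\ref{ex:rings} do this, with opposite results. Put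
\[
\varepsilon_{12}=\varepsilon_{23}=\varepsilon_{34}=\varepsilon_{14}=0,\qquad \varepsilon_{13}=\varepsilon_{24}=1 .
\]
For $pqr=123,124,134,234$ the pair $(\varepsilon_{pq}+\varepsilon_{qr},\,\varepsilon_{pr})$ equals $(0,1),(1,0),(1,0),(0,1)$. Hence
\begin{equation}\label{eq:eps}
\varepsilon_{pq}+\varepsilon_{qr}\ne\varepsilon_{pr}\qquad(1\le p<q<r\le4).
\end{equation}

\begin{example}\label{ex:models}
The \emph{right model} is $A_p=yt^p$, $T_{pq}=t^{q-p}$ in $\mathcal O$. Here $\Delta_{pqr}=0$, and this is forced by $A_p\neq0$. Apply $\mathcal O\to k[[t]]$: the $A_p$ become $0$, the $T_{pq}$ get value $q-p$, and no triple is tight.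

The \emph{left model} is $A_p=0$, $T_{pq}=y^{q-p}t^{\varepsilon_{pq}}$ in $\mathcal O$. Here $\Delta_{pqr}=\pm y^{r-p}(1-t)$. That its value has first coordinate $r-p$ is forced by the values of the $T_{pq}$, through \eqref{eq:eps} and \eqref{eq:strict}. Apply $\mathcal O\subseteq k((t))[[y]]$: the $A_p$ are $0$, the $T_{pq}$ get value $q-p$, and all four triples are tight.

Now place a discrete valuation ring at each $n\in\mathbb Z$, namely $k((t))[[y]]$ with the image of the left model for $n\le0$ and $k[[t]]$ with the image of the right model for $n>0$, and form the product. The values of the $A_p$ and $T_{pq}$ are the same at all $n$, namely $\infty$ and $q-p$. Each triple is tight for $n\le0$ and not tight for $n>0$. All four triples jump at the same place, the number of tight triples drops from $4$ to $0$, and Lemma~\ref{lem:tight} is respected. If instead $\{1,2,3\}$ stayed tight up to $n=1$, exactly one triple would be tight at $n=1$, and no ring allows this.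
\end{example}

The plan follows. We build a monoid with a line $\mathbb Z$ of coordinates, ending in the left model on one side and the right model on the other, so that every triple must jump somewhere. The monoid cannot prescribe where. It can, however, contain many copies of the line, across which the four jumps move independently; on some copy exactly one triple is then tight.

\section{A cube of Bezout algebras}\label{sec:cube}

\subsection*{The line algebra}
Let $\lambda,\rho$ be two symbols, the left and right ends of $\mathbb Z$. Let $L$ be the set of functions $f$ on $\{\lambda\}\cup\mathbb Z\cup\{\rho\}$ with $f(\lambda),f(\rho)\in V_2$ and $f(n)\in V_1$, such that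
\[
f(n)=\psi(f(\lambda))\ \text{ for all sufficiently negative } n,\qquad f(n)=\varphi(f(\rho))\ \text{ for all large } n .
\]
These conditions carry information from the ends onto $\mathbb Z$. For $j\ge1$ let $L_j$ be the set of $f$ for which they hold for $n\le-j$ and for $n\ge j$. Since $\varphi,\psi$ are homomorphisms of Bezout algebras, $L_j$ is a substructure of $V_2\times V_1^{\mathbb Z}\times V_2$ isomorphic to $V_2\times V_1^{2j-1}\times V_2$. By Lemma~\ref{lem:union}, $L=\bigcup_jL_j$ is a Bezout algebra under pointwise operations. For $m\in\mathbb Z$ the \emph{shift} $g\mapsto g^{[m]}$, given by $g^{[m]}(n)=g(n+m)$ and $g^{[m]}=g$ at $\lambda$ and $\rho$, is an automorphism of $L$.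

\subsection*{Chains in the line algebra}
Example~\ref{ex:models} tells us which elements of $L$ should be the values of $A_p$ and $T_{pq}$:
\[
\begin{array}{c|ccc}
 & \lambda & n\in\mathbb Z & \rho\\ \hline
A_p & \infty & \infty & (1,p)\\
T_{pq} & (q-p,\varepsilon_{pq}) & q-p & (0,q-p)
\end{array}
\]
The difficulty is that the equation $A_q=A_pT_{pq}$ determines the value of $T_{pq}$ only at $\rho$, where $A_p$ has finite value. To pin it down elsewhere we confine it to a subalgebra of $L$ whose elements are determined by their values at $\rho$. This subalgebra must have quotients, and the value of $A_p$ dominates all multiples of the value of $T_{pq}$; so we take a copy of $V_2$ in which $A_p$, $T_{pq}$, $A_q$ correspond to $(1,0)$, $(0,1)$, $(1,1)$.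

For $1\le p<q\le4$ define $\alpha,\beta\colon V_2\to V_2$, depending on $p,q$ and fixing $\infty$, by
\[
\alpha(b,m)=(b,\;bp+m(q-p)),\qquad \beta(0,m)=(m(q-p),\;m\varepsilon_{pq}),\qquad \beta(b,m)=\infty\ \ (b\ge1).
\]
Both are monoid homomorphisms. Since $q-p>0$, both preserve order and $\alpha$ is injective. Also $\psi\beta=\varphi\alpha$: both send $(0,m)$ to $m(q-p)$ and everything else to $\infty$. So the formulas
\[
\theta_{pq}(z)(\lambda)=\beta(z),\qquad \theta_{pq}(z)(n)=\varphi(\alpha(z))\ \ (n\in\mathbb Z),\qquad \theta_{pq}(z)(\rho)=\alpha(z)
\]
define an injective homomorphism of Bezout algebras $\theta_{pq}\colon V_2\to L$, and $\theta_{pq}(0,1)$ is the second row of the table.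

For $1\le p\le 4$ define $\theta_p\colon V_1\to L$ by $\theta_p(0)=\underline0$, $\theta_p(\infty)=\underline\infty$, and, for $1\le b<\infty$, by giving $\theta_p(b)$ the value $(b,bp)$ at $\rho$ and $\infty$ elsewhere. Thus $\theta_p(1)$ is the first row of the table. From $\alpha(b,0)=(b,bp)$ and $\alpha(b,b)=(b,bq)$ we get
\begin{equation}\label{eq:theta}
\theta_p(b)=\theta_{pq}(b,0),\qquad \theta_q(b)=\theta_{pq}(b,b)\qquad(p<q,\ b<\infty).
\end{equation}
The maps $b\mapsto(b,0)$ and $b\mapsto(b,b)$ embed $V_1$ in $V_2$, so each $\theta_p$ is an injective homomorphism of Bezout algebras.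

\subsection*{The cube}
Let $\mathcal A$ be the set of $3$-element subsets of $\{1,2,3,4\}$, let $\Sigma=\mathbb Z^{\mathcal A}$, and let $C=L^\Sigma$. An element $s\in\Sigma$ assigns a shift $s_a$ to each triple $a$. Let $\delta\colon L\to C$ be the diagonal embedding, $\delta(g)_s=g$, and for $a\in\mathcal A$ let $\tau_a\colon L\to C$ be the twisted diagonal embedding, $\tau_a(g)_s=g^{[s_a]}$. For $a\subseteq\{1,2,3,4\}$ define $C_a\subseteq C$ by
\[
C_\emptyset=\{\underline0,\underline\infty\},\quad C_{\{p\}}=\delta\theta_p(V_1),\quad C_{\{p,q\}}=\delta\theta_{pq}(V_2)\ \ (p<q),\quad C_a=\tau_a(L)\ \ (a\in\mathcal A),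
\]
and $C_{\{1,2,3,4\}}=C$.

\begin{lemma}\label{lem:cube}
Each $C_a$ is a substructure of $C$ and a Bezout algebra, and $C_a\subseteq C_{a'}$ whenever $a\subseteq a'$.
\end{lemma}

\begin{proof}
According to $|a|=0,\dots,4$, the set $C_a$ is the image under an injective homomorphism of the two-element chain, $V_1$, $V_2$, $L$, or $L^\Sigma$. It suffices to prove the inclusion for $|a'|=|a|+1$. For $|a|=0$ and $|a|=3$ there is nothing to prove. For $|a|=1$ use \eqref{eq:theta}. For $|a|=2$, the function $\theta_{pq}(z)$ is constant on $\mathbb Z$, hence fixed by all shifts, so $\delta\theta_{pq}(z)=\tau_{a'}(\theta_{pq}(z))$.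
\end{proof}

The last step explains the two ends. An element of $C_{\{p,q\}}$ lies in $C_a\cap C_{a'}$ for two different triples, so it has the form $g(n+s_a)=g'(n+s_{a'})$ with $s_a,s_{a'}$ independent, and $g$ must be constant on $\mathbb Z$. Whatever distinguishes left from right has to be stored at points that the shifts fix.

\begin{proposition}\label{prop:cube}
Let $R$ be a ring and $\gamma\colon R\to C$ a valuation. There are no elements $E$, $A_p$ $(1\le p\le4)$ and $T_{pq}$ $(1\le p<q\le 4)$ of $R$ such that, with $\Delta_{pqr}=T_{pq}T_{qr}-T_{pr}$,
\begin{enumerate}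
\item[(a)] $\gamma(E)=\underline0$, $\gamma(A_p)=\delta\theta_p(1)$, and $EA_q=EA_pT_{pq}$ for $p<q$;
\item[(b)] $\gamma(T_{pq})\in C_{\{p,q\}}$ for $p<q$;
\item[(c)] $\gamma(\Delta_{pqr})\in C_{\{p,q,r\}}$ for $p<q<r$.
\end{enumerate}
\end{proposition}

Here $C$ is regarded as a substructure of a product of copies of $V_1$ and $V_2$. The factor $E$ is harmless in this section and needed in the next.

\begin{proof}
Suppose such elements exist. For $s\in\Sigma$ and $\xi\in\{\lambda\}\cup\mathbb Z\cup\{\rho\}$ let $\nu_{s,\xi}(x)=\gamma(x)_s(\xi)$, a valuation of $R$ in $V_1$ or $V_2$.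

\emph{The quotients.} By (b), $\gamma(T_{pq})=\delta\theta_{pq}(z)$ for some $z\in V_2$. Applying $\gamma$ to $EA_q=EA_pT_{pq}$ and using \eqref{eq:theta} gives $\theta_{pq}(1,1)=\theta_{pq}((1,0)+z)$. By injectivity $z=(0,1)$. So for all $s$,
\begin{equation}\label{eq:Tvalues}
\nu_{s,n}(T_{pq})=q-p\ \ (n\in\mathbb Z),\qquad \nu_{s,\lambda}(T_{pq})=(q-p,\varepsilon_{pq}).
\end{equation}

\emph{Every triple jumps.} Let $a=\{p<q<r\}$ and write $\Delta_a=\Delta_{pqr}$. By (c), $\gamma(\Delta_a)=\tau_a(g_a)$ for some $g_a\in L$; that is, $\nu_{s,n}(\Delta_a)=g_a(n+s_a)$, while $\nu_{s,\lambda}(\Delta_a)=g_a(\lambda)$ and $\nu_{s,\rho}(\Delta_a)=g_a(\rho)$.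

At $\lambda$, the elements $T_{pq}T_{qr}$ and $T_{pr}$ have values $(r-p,\varepsilon_{pq}+\varepsilon_{qr})$ and $(r-p,\varepsilon_{pr})$, which differ by \eqref{eq:eps}. By \eqref{eq:strict}, $g_a(\lambda)$ is the smaller of the two, so $\psi(g_a(\lambda))=r-p$. Since $g_a\in L$, we have $g_a(n)=r-p$ for all sufficiently negative $n$.

At $\rho$, we use that $EA_pT_{pq}T_{qr}=EA_qT_{qr}=EA_r=EA_pT_{pr}$, so $EA_p\Delta_a=0$. The values of $E$ and $A_p$ at $\rho$ are $0$ and $(1,p)$, both finite, so $g_a(\rho)=\infty$. Since $g_a\in L$, we have $g_a(n)=\infty$ for all large $n$.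

Hence there is a largest integer $m_a$ with $g_a(m_a)=r-p$, and $g_a(m_a+1)\ne r-p$.

\emph{Decoupling the jumps.} Define $s\in\Sigma$ by $s_a=m_a$ for $a=\{1,2,3\}$ and $s_a=m_a+1$ for the other three triples, and let $\nu=\nu_{s,0}$. By \eqref{eq:Tvalues}, Lemma~\ref{lem:tight} applies to $\nu$. Since $\nu(\Delta_a)=g_a(s_a)$, the triple $\{1,2,3\}$ is tight at $\nu$ and the other three are not. This contradicts the lemma.
\end{proof}

Hypothesis (c) is used twice: $g_a\in L$ produces a jump, and the twisting makes its position on the $s$-th line depend on $s_a$ alone.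

\section{Spreading the cube over $\aleph_3$ indices}\label{sec:free}

Proposition~\ref{prop:cube} does not yet apply to a ring with $D(R)\cong C$, because nothing forces (b) and (c): the elements $T_{pq}$ come from arbitrary choices. The remedy is to use very many indices, and a copy of the cube for each $4$-set of them, in such a way that every element of the monoid depends on finitely many indices. The value of a defect $\Delta_{ijk}$ then depends on a finite set of indices, possibly larger than $\{i,j,k\}$, and we need a $4$-set $H$ in which no triple depends on the fourth index. Kuratowski's free set theorem \cite{kuratowski} provides it. We write $[X]^n$ for the set of $n$-element subsets of $X$.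

\begin{lemma}\label{lem:free}
Let $n\ge0$ and $|X|\ge\aleph_n$, and let $\Phi$ map $[X]^n$ to finite subsets of $X$. Then there is $U\in[X]^{n+1}$ with $u\notin\Phi(U\setminus\{u\})$ for all $u\in U$.
\end{lemma}

For $n=1$ this gives two points, neither in the finite set attached to the other. A countable $X$ does not suffice for that: take $X=\mathbb N$ and $\Phi(\{j\})=\{0,\dots,j\}$.

\begin{proof}
Induction on $n$. For $n=0$ choose $u\in X\setminus\Phi(\emptyset)$. Let $n\ge1$. Take $Y_0\subseteq X$ of cardinality $\aleph_{n-1}$, let $Y_{j+1}$ be the union of $Y_j$ and all $\Phi(w)$ with $w\in[Y_j]^n$, and let $Y=\bigcup_jY_j$. Then $|Y|=\aleph_{n-1}$ and $\Phi(w)\subseteq Y$ for $w\in[Y]^n$. Choose $x\in X\setminus Y$, and apply the induction hypothesis to $\Psi(w)=\Phi(w\cup\{x\})\cap Y$ on $[Y]^{n-1}$, obtaining $U'\in[Y]^n$. Put $U=U'\cup\{x\}$. Then $x\notin\Phi(U')$ because $\Phi(U')\subseteq Y$. For $u\in U'$ we have $u\in Y$ and $u\notin\Psi(U'\setminus\{u\})$, so $u\notin\Phi(U\setminus\{u\})$.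
\end{proof}

\subsection*{The monoid $S$}
Let $I=\omega_3$, a well-ordered set of cardinality $\aleph_3$. Write $H\in[I]^4$ as $H=\{h_1<h_2<h_3<h_4\}$, and identify subsets of $H$ with subsets of $\{1,2,3,4\}$ by $h_p\leftrightarrow p$. For finite $F\subseteq I$ put
\[
S_F=\prod_{H\in[I]^4}C_{F\cap H}\ \subseteq\ \prod_{H\in[I]^4}C,\qquad S=\bigcup_{F}S_F .
\]
By Lemma~\ref{lem:cube}, $S_F\subseteq S_{F'}$ for $F\subseteq F'$, so by Lemma~\ref{lem:union} $S$ is a Bezout algebra under pointwise operations.

For $i\in I$ let $x_i\in S_{\{i\}}$ have $H$-component $\delta\theta_p(1)$ if $i=h_p$, and $\underline\infty$ if $i\notin H$. We would like $x_i$ to divide $x_j$ for $i<j$. This fails at an $H$ that contains $j$ but not $i$, and no other choice repairs it: if $i<j<k$ with $i,k\in H$ and $j\notin H$, the $H$-component of $x_j$ lies in $\{\underline0,\underline\infty\}$, and neither element lies between the components of $x_i$ and $x_k$. So we cut away the bad components. For $i<j$ let $e_{ij}\in S_\emptyset$ have $H$-component $\underline0$ if $\{i,j\}\subseteq H$ and $\underline\infty$ otherwise, and let $t_{ij}\in S_{\{i,j\}}$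 have $H$-component $\delta\theta_{pq}(0,1)$ if $i=h_p$, $j=h_q$, and $\underline0$ if $\{i,j\}\not\subseteq H$. Then
\begin{equation}\label{eq:div}
e_{ij}+x_i+t_{ij}=e_{ij}+x_j .
\end{equation}
Indeed, if $\{i,j\}\not\subseteq H$ both $H$-components are $\underline\infty$, and otherwise \eqref{eq:theta} gives $\theta_p(1)+\theta_{pq}(0,1)=\theta_{pq}(1,1)=\theta_q(1)$.

\begin{proposition}\label{prop:main}
Let $S'$ be a substructure of $S$ that is a Bezout algebra and contains all $x_i$, $e_{ij}$, $t_{ij}$. Then $S'$ is not isomorphic to $D(R)$ for any ring $R$.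
\end{proposition}

\begin{proof}
Suppose $D(R)\cong S'$, and let $c\colon R\to S'$ be the valuation of Lemma~\ref{lem:val}. Choose $A_i,E_{ij}\in R$ with $c(A_i)=x_i$ and $c(E_{ij})=e_{ij}$. By \eqref{eq:div}, $c(E_{ij}A_i)$ divides $c(E_{ij}A_j)$ in $S'$, so there are $T_{ij}\in R$ with
\begin{equation}\label{eq:ring}
E_{ij}A_j=E_{ij}A_iT_{ij}\qquad(i<j).
\end{equation}
There is no reason for $c(T_{ij})$ to equal $t_{ij}$. For $i<j<k$ put $\Delta_{ijk}=T_{ij}T_{jk}-T_{ik}$. Choose finite sets $F_{ij},F_{ijk}\subseteq I$ with $c(T_{ij})\in S_{F_{ij}}$ and $c(\Delta_{ijk})\in S_{F_{ijk}}$, and let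
\[
\Phi(\{i,j,k\})=F_{ij}\cup F_{jk}\cup F_{ik}\cup F_{ijk}.
\]
Lemma~\ref{lem:free} with $n=3$ gives $H\in[I]^4$ with $\Phi(K)\cap H\subseteq K$ for every $K\in[H]^3$. This is the only use of $|I|=\aleph_3$.

Let $\gamma\colon R\to C$ be the $H$-component of $c$. We check the hypotheses of Proposition~\ref{prop:cube} for the elements $A_{h_p}$, $T_{h_ph_q}$ and $E=\prod_{p<q}E_{h_ph_q}$. Each $e_{h_ph_q}$ has $H$-component $\underline0$, so $\gamma(E)=\underline0$; also $\gamma(A_{h_p})=\delta\theta_p(1)$; and \eqref{eq:ring}, multiplied by the other five factors of $E$, gives the equations in (a). For $K=\{i<j<k\}\subseteq H$ we have $F_{ijk}\cap H\subseteq K$, so $\gamma(\Delta_{ijk})\in C_{F_{ijk}\cap H}\subseteq C_K$, which is (c). For $i<j$ in $H$, the set $F_{ij}\cap H$ lies in both $3$-subsets of $H$ that contain $i$ and $j$, hence in their intersection $\{i,j\}$. So $\gamma(T_{ij})\in C_{\{i,j\}}$, which is (b). This contradicts Proposition~\ref{prop:cube}.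
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Take $S'=S$ in Proposition~\ref{prop:main}.
\end{proof}

\section{Homomorphic images and the proof of Theorem~\ref{thm:Aplus}}\label{sec:images}

A surjective homomorphism $D(R)\to S$ may create divisibility relations that fail in $R$, so \eqref{eq:ring} is not available for it. The next proposition restores these relations by changing the ring: kill what is sent to $0$ and invert what is sent to $1$. Axiom (iii) is what makes these two steps sufficient. We return to multiplicative notation.

\begin{proposition}\label{prop:image}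
Let $R$ be a Bezout ring, $S$ a Bezout monoid, and $h\colon D(R)\to S$ a surjection preserving $\cdot,\wedge,1,0$. Let $J=\{a: h(aR)=0\}$ and $\mathcal N=\{a:h(aR)=1\}$. Then $J$ is an ideal, $\mathcal N$ is multiplicatively closed, $R'=\mathcal N^{-1}(R/J)$ is a Bezout ring, and $S\cong D(R')$.
\end{proposition}

\begin{proof}
Put $c(a)=h(aR)$. Then $c$ is multiplicative, and $c(d)=c(a)\wedge c(b)$ if $dR=aR+bR$; as $d\mid a+b$, we get $c(a+b)\ge c(a)\wedge c(b)$. Hence $J$ is an ideal, and $\mathcal N$ is multiplicatively closed with $1\in \mathcal N$. A finitely generated ideal of $R'$ is generated by the images of finitely many elements of $R$, hence by the image of one element, so $R'$ is Bezout.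

Define $c'(a/n)=c(a)$. If $a/n=a'/n'$, then $n''(an'-a'n)\in J$ for some $n''\in\mathcal N$, so $c(an'-a'n)=0$ and
\[
c(a)=c(an')\ge c(a'n)\wedge c(an'-a'n)=c(a'n)\wedge0=c(a').
\]
By symmetry $c(a)=c(a')$, so $c'$ is well defined. It is multiplicative and surjective, and therefore $\alpha\mid\beta$ in $R'$ implies $c'(\alpha)\le c'(\beta)$.

For the converse we may take $\alpha=a/1$ and $\beta=b/1$, denominators being units. Let $c(a)\le c(b)$, $dR=aR+bR$ and $a=da_1$. Then $c(d)=c(a)\wedge c(b)=c(a)=c(d)c(a_1)$. Axiom (iii), applied to $x=c(d)$, $y=0$ and $x_1=c(a_1)$, gives $y_1\in S$ with $c(d)y_1=0$ and $c(a_1)\wedge y_1=1$. By surjectivity $y_1=c(r)$ for some $r\in R$, and $dr\in J$. Let $gR=a_1R+rR$ and $g=\xi a_1+\eta r$. Then $c(g)=1$, so $g\in\mathcal N$, and $dg=\xi a+\eta dr\equiv\xi a\pmod J$. Thus $d\in aR'$, and $b\in dR'\subseteq aR'$.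

So $\alpha\mid\beta$ if and only if $c'(\alpha)\le c'(\beta)$, and $\alpha R'\mapsto c'(\alpha)$ is a well-defined isomorphism $D(R')\to S$.
\end{proof}

We recall the downward L\"owenheim--Skolem theorem: if $M$ is an infinite structure for a countable first-order language and $X\subseteq M$, then $M$ has an elementary substructure containing $X$ of cardinality $\max(|X|,\aleph_0)$. An elementary substructure satisfies the same first-order sentences as $M$. Bezout algebras are defined by first-order sentences in the language $(\cdot,1,0,\wedge,\vee)$: the identities of commutative monoids with zero and of distributive lattices, the equivalence of $a\wedge b=a$ with $\exists c\,(b=ac)$, and axioms (ii) and (iii).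

\begin{proof}[Proof of Theorem~\ref{thm:Aplus}]
Let $S$ be the algebra of Section~\ref{sec:free}. The $x_i$ are pairwise distinct: if $i\in H$ and $j\notin H$, the $H$-components of $x_i$ and $x_j$ differ. So the set of all $x_i,e_{ij},t_{ij}$ has cardinality $\aleph_3$, and it lies in an elementary substructure $S'$ of $S$ of cardinality $\aleph_3$. Then $S'$ is a Bezout algebra, and $S'\not\cong D(R)$ for every ring $R$ by Proposition~\ref{prop:main}. By Proposition~\ref{prop:image}, $S'$ is not a homomorphic image of $D(R)$ for a Bezout ring $R$.

By construction $S'$ is a substructure of a product $Q$ of copies of $V_1$ and $V_2$. In each factor $2z=\infty$ implies $z=\infty$, so $S'$ is reduced. Let $R_0$ be the corresponding product of copies of $k[[t]]$ and $\mathcal O$ from Example~\ref{ex:rings}. Divisibility in a product of rings is coordinatewise, so $D(R_0)\cong Q$. A generator $d=\xi a+\eta b$ of $aR_0+bR_0$ can be chosen coordinatewise, so $R_0$ is Bezout.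
\end{proof}

\section{Countable Bezout monoids}\label{sec:countable}

A \emph{lattice-ordered abelian group} is an abelian group $G$ with a translation-invariant partial order that is a lattice; $G^+=\{f:f\ge0\}$. For the lattice property it suffices that $f\vee0$ exist for all $f$, since then $a\vee b=b+((a-b)\vee0)$ and
\begin{equation}\label{eq:meet}
a\wedge b=a-((a-b)\vee0).
\end{equation}
The \emph{group of divisibility} of a domain $B$ with fraction field $K$ is $K^\times/B^\times$, ordered by $aB^\times\le bB^\times$ if $b/a\in B$; its positive cone is $D(B)$ without the zero ideal. The Krull--Jaffard--Kaplansky--Ohm theorem \cite[Theorem 18.6]{gilmer} states that every lattice-ordered abelian group is the group of divisibility of a Bezout domain.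

In view of Proposition~\ref{prop:image}, it is enough to find such a $G$ and a surjection $G^+\to S$ preserving products and meets. The free commutative monoid on $S$ maps onto $S$, but its generators are pairwise coprime while their images are not. We therefore keep a graph whose edges mark the pairs of generators not known to have coprime images, and refine the generators by extracting common divisors, as in the Euclidean algorithm. Fix a Bezout monoid $S$.

\begin{lemma}\label{lem:coprime}
If $a\wedge b=a\wedge c=1$ in $S$, then $a\wedge bc=1$.
\end{lemma}

\begin{proof}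
By (ii), $1=(a\wedge b)(a\wedge c)=a^2\wedge ac\wedge ab\wedge bc\ge a\wedge bc$.
\end{proof}

\subsection*{States and moves}
A \emph{state} is a finite simple graph with vertex set $X$ and labels $\sigma_v\in S$ $(v\in X)$ such that $\sigma_v\wedge\sigma_w=1$ for distinct nonadjacent $v,w$. It defines a homomorphism $\pi\colon\mathbb N^X\to S$, $\pi(f)=\prod_v\sigma_v^{f(v)}$. A \emph{move} produces a state on $X'=X\cup\{u\}$, with $u$ a new vertex, and a map $\iota\colon\mathbb Z^X\to\mathbb Z^{X'}$ that extends each function to $u$. There are two kinds.
\begin{itemize}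
\item \emph{Adding $s\in S$.} The vertex $u$ has label $s$ and is adjacent to all other vertices; $\iota(f)(u)=0$.
\item \emph{Splitting an edge $\{v,w\}$.} Let $d=\sigma_v\wedge\sigma_w$. Choose $\sigma'_v$ with $d\sigma'_v=\sigma_v$, and then, by (iii), $\sigma'_w$ with $d\sigma'_w=\sigma_w$ and $\sigma'_v\wedge\sigma'_w=1$. Relabel $v,w$ by $\sigma'_v,\sigma'_w$ and delete the edge $\{v,w\}$. The vertex $u$ has label $d$ and is adjacent to $v$, to $w$, and to the common neighbors of $v$ and $w$; $\iota(f)(u)=f(v)+f(w)$.
\end{itemize}

\begin{lemma}\label{lem:moves}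
A move produces a state. The map $\iota$ is an injective homomorphism, $f\ge0$ if and only if $\iota(f)\ge0$, and $\pi(\iota(f))=\pi(f)$ for $f\ge0$.
\end{lemma}

\begin{proof}
Adding creates no new nonadjacent pair and does not change $\pi(f)$. Consider a split. The pair $v,w$ has coprime new labels. Two old vertices that were nonadjacent still have coprime labels, because $\sigma'_v\le\sigma_v$ and $\sigma'_w\le\sigma_w$. If $z$ is not adjacent to $u$, then $z\ne v,w$ and $z$ is not adjacent to one of them, say $v$; so $d\wedge\sigma_z\le\sigma_v\wedge\sigma_z=1$. The claims on $\iota$ follow from its formula and from $(\sigma'_v)^{f(v)}(\sigma'_w)^{f(w)}d^{\,f(v)+f(w)}=\sigma_v^{f(v)}\sigma_w^{f(w)}$.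
\end{proof}

For $f\in\mathbb Z^X$ let $f^+=\max(f,0)$ and $f^-=\max(-f,0)$, taken coordinatewise, so $f=f^+-f^-$. An edge $\{v,w\}$ is \emph{bad} for $f$ if $f(v)f(w)<0$. If $f$ has no bad edge, every vertex where $f>0$ is nonadjacent to every vertex where $f<0$, and repeated use of Lemma~\ref{lem:coprime} gives
\begin{equation}\label{eq:coprime}
\pi(f^+)\wedge\pi(f^-)=1 .
\end{equation}

\begin{example}
Let $S=D(\mathbb Z)$, identified with the nonnegative integers under divisibility. Take one edge $\{v,w\}$ with labels $12$, $90$, and $f(v)=2$, $f(w)=-1$; think of $f$ as $12^2/90$. Splitting gives labels $2,15,6$ on $v,w,u$, edges $\{u,v\},\{u,w\}$, and $f(u)=1$. The edge $\{u,w\}$ is bad. Splitting it gives labels $2,5,2,3$ on $v,w,u,u'$, edges $\{u,v\},\{u',u\},\{u',w\}$, and $f(u')=0$. No edge is bad, $\pi(f^+)=2^2\cdot2=8$, $\pi(f^-)=5$, and $8/5$ is $144/90$ in lowest terms.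
\end{example}

A split removes one bad edge but may create several, so termination needs a suitable choice of edge.

\begin{lemma}\label{lem:term}
For every state and every $f\in\mathbb Z^X$ there is a finite sequence of splits after which the image of $f$ has no bad edge.
\end{lemma}

\begin{proof}
The \emph{height} of a bad edge $\{v,w\}$ is $\max(|f(v)|,|f(w)|)$. Let $A$ be the largest height and $m$ the number of bad edges of height $A$. Among these choose one for which $b=\min(|f(v)|,|f(w)|)$ is largest. Replacing $f$ by $-f$ and renaming if necessary, $f(v)=A$ and $f(w)=-b$ with $1\le b\le A$. Split this edge; then $f(u)=A-b$. If $b=A$, then $f(u)=0$ and no new edge is bad. If $b<A$, then $0<f(u)<A$, and a new bad edge has the form $\{u,z\}$ with $f(z)<0$, where $z=w$ or $z$ is a common neighbor of $v$ and $w$. In both cases $\{v,z\}$ was a bad edge of height $A$, so $|f(z)|\le A$ and then $|f(z)|\le b<A$ by the choice of the edge. Thus all new bad edges have height less than $A$, and one bad edge of height $A$ is gone. The pair $(A,m)$ decreases lexicographically, so the process stops.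
\end{proof}

\begin{lemma}\label{lem:persist}
If $f$ has no bad edge, then after any move $\iota(f)$ has no bad edge and $\iota(f)^+=\iota(f^+)$.
\end{lemma}

\begin{proof}
When adding, $\iota(f)(u)=0$ and both claims hold. When splitting $\{v,w\}$, the numbers $f(v),f(w)$ are both $\ge0$ or both $\le0$. So $\max(f(v)+f(w),0)=f^+(v)+f^+(w)$, and the edges $\{u,v\},\{u,w\}$ are not bad. Let $z$ be a common neighbor of $v$ and $w$. If $\iota(f)(u)>0$, then $f(v)>0$ or $f(w)>0$, so $f(z)\ge0$. If $\iota(f)(u)<0$, then $f(v)<0$ or $f(w)<0$, so $f(z)\le0$. Hence $\{u,z\}$ is not bad.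
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
\emph{The sequence of states.} List $S=\{s_1,s_2,\dots\}$, with repetitions allowed. We construct states on vertex sets $X_0=\emptyset,X_1,X_2,\dots$, and fix a listing of each countable group $\mathbb Z^{X_j}$. To pass from $X_{n-1}$ to $X_n$, add $s_n$; then take, one after another, the first $n$ elements of each $\mathbb Z^{X_j}$ with $j<n$, and remove the bad edges of the image of each by Lemma~\ref{lem:term}. By Lemma~\ref{lem:persist}, every element of every $\mathbb Z^{X_j}$ has no bad edge at all late stages. Countability of $S$ is used only here, to meet all tasks along one sequence of finite states.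

\emph{The group.} Regard the maps $\iota$ as inclusions and let $G=\bigcup_n\mathbb Z^{X_n}$, $G^+=\bigcup_n\mathbb N^{X_n}$. By Lemma~\ref{lem:moves}, $G^+\cap\mathbb Z^{X_n}=\mathbb N^{X_n}$, so $G^+$ is the positive cone of a translation-invariant partial order that is coordinatewise at each stage, and the maps $\pi$ combine to a homomorphism $\pi\colon G^+\to S$. It is surjective: the function that is $1$ at the vertex created by adding $s_n$ and $0$ elsewhere is sent to $s_n$. For $f\in G$, compute $f^+$ at a stage where $f$ has no bad edge. By Lemma~\ref{lem:persist} the same element $f^+$ is obtained at all later stages. It is an upper bound of $f$ and $0$, and any upper bound $g\in G$ dominates $f$ and $0$ coordinatewise at a late stage, hence dominates $f^+$. So $f^+=f\vee0$, and $G$ is a lattice-ordered abelian group.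

\emph{Meets.} Let $a,b\in G^+$, $f=a-b$ and $d=a\wedge b\in G^+$. At a stage where $f$ has no bad edge, \eqref{eq:meet} gives $a=d+f^+$, and then $b=a-f=d+f^-$. By (ii) and \eqref{eq:coprime},
\[
\pi(a)\wedge\pi(b)=\pi(d)\bigl(\pi(f^+)\wedge\pi(f^-)\bigr)=\pi(d)=\pi(a\wedge b).
\]

\emph{The ring.} Let $B$ be a Bezout domain with group of divisibility $G$. Then $D(B)$ is $G^+$ with a zero adjoined as greatest element. Sending this zero to $0\in S$ extends $\pi$ to a surjection $D(B)\to S$ preserving $\cdot,\wedge,1,0$. By Proposition~\ref{prop:image}, $S\cong D(\mathcal N^{-1}(B/J))$. If $0\ne1$ in $S$, then $0\notin\mathcal N$, so $\mathcal N^{-1}B$ is a Bezout domain, and $\mathcal N^{-1}(B/J)\cong\mathcal N^{-1}B/\mathcal N^{-1}J$ is a factor ring of it. If $0=1$ in $S$, then $S$ is trivial and equals $D(B/B)$.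
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:fo}]
The infinite Bezout algebra $S$ of Section~\ref{sec:free} has a countable elementary substructure $S_0$, which is a Bezout algebra. By Theorem~\ref{thm:B}, $S_0\cong D(R)$ for a factor ring $R$ of a Bezout domain, and such an $R$ is a Bezout ring. By Proposition~\ref{prop:main}, $S$ is not of this form. Since $S$ and $S_0$ satisfy the same first-order sentences, the class is not closed under elementary equivalence, and no set of sentences defines it.
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}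
\emph{Equalizers and Flatness Properties of Acts, II},
\texttt{http://slh.alljournals.cn/\allowbreak relate\_search.aspx?\allowbreak pcid=\allowbreak 6E709DC38FA1D09A\allowbreak 4B578DD0906875B5\allowbreak B44D4D294832BB8E\allowbreak \&cid=\allowbreak 37F46C35E03B4B86\allowbreak \&aid=\allowbreak 0768858AFCCF43AD\allowbreak 55DD3A010A70E491\allowbreak \&language=1}.

\bibitem{gilmer}
R.~Gilmer, \emph{Multiplicative Ideal Theory}.

\bibitem{kuratowski}
K.~Kuratowski, \emph{Sur une caract\'erisation des alephs}, Fund. Math. 38 (1951).

\end{thebibliography}
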